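\title{An exponential improvement of the Bollob\'as bound\\ for 1-cross intersecting set-pair systems}

\begin{abstract}
A family of pairs $(A_i,B_i)$ of finite sets with $A_i\cap B_i=\emptyset$ is 1-cross intersecting if $|A_i\cap B_j|=1$ for all $i\ne j$. Let $m(a,b,1)$ be the largest size of such a family with $|A_i|\le a$ and $|B_i|\le b$. We prove that $m(n,n,1)\le C^n$ for all $n\ge1$ with a constant $C<4$. This follows from a weighted inequality $\sum_i(1+\eta)^{|A_i|+|B_i|}p^{|A_i|}(1-p)^{|B_i|}\le1$, where $\eta>0$ depends only on a lower bound for $\min(p,1-p)$. As a consequence, $m(a,b,1)$ is exponentially smaller than the Bollob\'as bound $\binom{a+b}{a}$ exactly when $\min(a,b)$ is a positive proportion of $a+b$. The proof studies a minimal counterexample under a bounded number of random queries.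
\end{abstract}

\section{The problem and the results}\label{sec:intro}

A \emph{set-pair system} on a finite ground set $V$ is a finite family $\mathcal S=\{(A_i,B_i)\}_{i\in I}$ with $A_i,B_i\subseteq V$ and $A_i\cap B_i=\emptyset$ for every $i$; the pairs are its \emph{members}. The system is \emph{cross-intersecting} if $A_i\cap B_j\ne\emptyset$ for all $i\ne j$, and \emph{1-cross intersecting} if $|A_i\cap B_j|=1$ for all $i\ne j$. Systems with one member or none satisfy both conditions. Let $m(a,b,1)$ be the largest number of members of a 1-cross intersecting system, on any finite ground set, with $|A_i|\le a$ and $|B_i|\le b$ for all $i$. Exchanging the roles of $A_i$ and $B_i$ (we call this \emph{transposing} the system) shows that $m(a,b,1)=m(b,a,1)$. We write $[r]=\{1,\dots,r\}$.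

The theorem of Bollob\'as (1965) states that a cross-intersecting system with $|A_i|\le a$ and $|B_i|\le b$ has at most $\binom{a+b}{a}$ members. The pairs $(A,[a+b]\setminus A)$ with $|A|=a$ attain this bound, but for them the cross intersections $A\setminus A'$ have every size from $1$ to $\min(a,b)$. How much of the bound survives when all cross intersections have size one?

For $a=1$ all of it survives. The system
\begin{equation}\label{eq:star}
A_i=\{i\},\qquad B_i=[r+1]\setminus\{i\}\qquad(i\in[r+1])
\end{equation}
is 1-cross intersecting, so $m(1,r,1)=r+1=\binom{r+1}{1}$. For $a=b=2$ there is the \emph{5-cycle} $A_i=\{i,i+1\}$, $B_i=\{i-1,i+2\}$ with $i\in\mathbb Z/5\mathbb Z$: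
\begin{equation}\label{eq:C5}
\begin{array}{c|ccccc}
i&0&1&2&3&4\\\hline
A_i&\{0,1\}&\{1,2\}&\{2,3\}&\{3,4\}&\{4,0\}\\
B_i&\{4,2\}&\{0,3\}&\{1,4\}&\{2,0\}&\{3,1\}
\end{array}
\end{equation}
The set $A_0$ misses $B_0$ and meets each of $B_1,\dots,B_4$ in one point, so by rotation the system is 1-cross intersecting, with $5<\binom42$ members. For $a,b\ge2$, Holzman proved $m(a,b,1)\le\frac{29}{30}\binom{a+b}{a}$, and Kostochka, McCourtt and Nahvi proved
\begin{equation}\label{eq:KMN}
m(a,b,1)\le\tfrac56\tbinom{a+b}{a}\qquad(a,b\ge2),
\end{equation}
which is sharp for the 5-cycle: $m(2,2,1)=5$. In the other direction, F\"uredi, Gy\'arf\'as and Kir\'aly showed $m(n,n,1)\ge5^{n/2}$ for even $n$. Since $4^n/(2n+1)\le\binom{2n}{n}<4^n$, these results place the exponential growth rate of $m(n,n,1)$ between $\sqrt5$ and $4$, and a constant factor such as $\frac56$ does not narrow this range. The following open question is taken from \cite{source}.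

\begin{quote}
\emph{Is there a constant $C<4$ such that $m(n,n,1)\le C^n$ for all sufficiently large $n$?}
\end{quote}

One would guess yes: in the extremal system for the Bollob\'as bound with $a=b=n$, a given set $A$ has $|A\setminus A'|=1$ for only $n^2$ of the other sets $A'$. There is also a reason for caution. If $|A_i\cap B_j|=1$ is required only for $i<j$, then $\binom{a+b}{a}$ members are possible (Example~\ref{ex:tree}), so a proof has to use the two intersections $A_i\cap B_j$ and $A_j\cap B_i$ together. The answer is yes, and we deduce it from a weighted inequality in which the members may have different sizes.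

\begin{theorem}\label{thm:main}
For every $\lambda\in(0,\frac12]$ there is $\eta=\eta(\lambda)>0$ such that for all $p\in[\lambda,1-\lambda]$, $q=1-p$, and every 1-cross intersecting system $\{(A_i,B_i)\}_{i\in I}$,
\begin{equation}\label{eq:main}
\sum_{i\in I}(1+\eta)^{|A_i|+|B_i|}\,p^{|A_i|}q^{|B_i|}\le1 .
\end{equation}
\end{theorem}

Decreasing $\eta$ preserves \eqref{eq:main}, so we always take $\eta(\lambda)\le\lambda/2$.

\begin{corollary}\label{cor:answer}
Let $\eta=\eta(\frac12)$ and $C=4/(1+\eta)^2<4$. Then $m(n,n,1)\le C^n$ for every $n\ge1$.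
\end{corollary}

\begin{proof}
Take $\lambda=p=\frac12$. Since $\frac{1+\eta}2<1$, a member with $|A_i|,|B_i|\le n$ contributes at least $(\frac{1+\eta}2)^{2n}=C^{-n}$ to the sum in \eqref{eq:main}.
\end{proof}

Choosing $p=a/(a+b)$ instead gives the exact range of $(a,b)$ in which the Bollob\'as bound can be improved by an exponential factor.

\begin{theorem}\label{thm:range}
\begin{enumerate}
\item[(a)] For every $\lambda\in(0,\frac12]$ there is $c>0$ such that $m(a,b,1)\le(1-c)^{a+b}\binom{a+b}{a}$ for all $a,b\ge2$ with $\lambda\le\frac a{a+b}\le1-\lambda$.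
\item[(b)] For all $a,b\ge1$, $m(a,b,1)\ge(2e)^{-\min(a,b)}\binom{a+b}{a}$.
\item[(c)] Let $(a,b)$ run through a sequence of pairs of positive integers with $a+b\to\infty$. The ratio $m(a,b,1)/\binom{a+b}{a}$ is eventually at most $(1-c)^{a+b}$ for some fixed $c>0$ if and only if $\liminf\frac{\min(a,b)}{a+b}>0$.
\end{enumerate}
\end{theorem}

The condition $a,b\ge2$ in (a) cannot be dropped, since $m(1,1,1)=2=\binom21$. Finally, the passage to a weighted inequality loses nothing on the exponential scale.

\begin{proposition}\label{prop:limit}
The limit $L=\lim_n m(n,n,1)^{1/n}$ exists, equals $\sup_n m(n,n,1)^{1/n}$, and satisfies $\sqrt5\le L<4$. Moreover $L=z_*^{-2}$, where $z_*$ is the largest $z\in(0,1]$ such that $\sum_i z^{|A_i|+|B_i|}\le1$ for all 1-cross intersecting systems.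
\end{proposition}

With $z=\frac{1+\eta}2$ the last sum is the sum in \eqref{eq:main} for $p=\frac12$, so the best $\eta$ for $p=\frac12$ determines $L$. The tight asymptotics of $m(a,b,1)$ for large $a,b$ remain open.

Section~\ref{sec:cube} treats the case $\eta=0$, where the idea of the proof is already visible. Sections~\ref{sec:minimal}--\ref{sec:process} prove Theorem~\ref{thm:main}, and Section~\ref{sec:products} derives Theorem~\ref{thm:range} and Proposition~\ref{prop:limit}.

\section{Subcubes and the case $\eta=0$}\label{sec:cube}

Regard the subsets $X\subseteq V$ as the points of the cube $\{0,1\}^V$. A member $(A_i,B_i)$ defines the subcube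
\[
F_i=\{X\subseteq V:\ A_i\subseteq X,\ B_i\cap X=\emptyset\}
\]
of codimension $|A_i|+|B_i|$. If the random set $X$ contains each element independently with probability $p$, then $\Pr[X\in F_i]=p^{|A_i|}q^{|B_i|}$.

\begin{proposition}\label{prop:zero}
Let $0<p<1$ and $q=1-p$. Every cross-intersecting system satisfies $\sum_i p^{|A_i|}q^{|B_i|}\le1$, and the inequality is strict if there are at least two members.
\end{proposition}

\begin{proof}
For $i\ne j$, an element of $A_i\cap B_j$ lies in every point of $F_i$ and in no point of $F_j$. So the subcubes are disjoint, and their probabilities add up to at most $1$. Suppose that the sum is $1$ and there are at least two members. Every point of the cube has positive probability, so the subcubes cover the cube. Fix $i$; the set $A_i$ is nonempty. Take $v\in A_i$ and $X\in F_i$. Then $X\setminus\{v\}\in F_j$ for some $j\ne i$. An element $u\in A_j\cap B_i$ lies in $X\setminus\{v\}$ because $u\in A_j$, and lies outside $X$ because $u\in B_i$, a contradiction.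
\end{proof}

With $p=\frac12$ the inequality gives $m(n,n,1)\le4^n$. Disjointness used one of the intersections $A_i\cap B_j$, $A_j\cap B_i$; strictness used the other one. The gap that this argument gives is the probability of a single point, which is exponentially small in $|V|$. Theorem~\ref{thm:main} asks for much more: room to inflate each subcube by a factor exponential in its codimension. Three examples show that no hypothesis of the theorem can be removed.

\begin{example}[large intersections]\label{ex:complete}
For the cross-intersecting system of all pairs $(A,[2n]\setminus A)$ with $|A|=n$ and $p=\frac12$, the sum in \eqref{eq:main} is $(1+\eta)^{2n}4^{-n}\binom{2n}{n}\ge(1+\eta)^{2n}/(2n+1)$, which exceeds $1$ for large $n$.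
\end{example}

\begin{example}[one-sided condition]\label{ex:tree}
Order the words of length $N$ in the letters $\mathsf L,\mathsf R$ lexicographically, $\mathsf L$ before $\mathsf R$. For the $i$th word let $A_i$ (resp.\ $B_i$) be the set of its prefixes that are followed in it by $\mathsf L$ (resp.\ $\mathsf R$). An element of $A_i\cap B_j$ is a common prefix after which the two words differ, so it can only be their longest common prefix; for $i<j$ that prefix is followed by $\mathsf L$ in word $i$ and by $\mathsf R$ in word $j$. Hence $|A_i\cap B_j|=1$ for all $i<j$. The words with $a$ letters $\mathsf L$ and $b$ letters $\mathsf R$ give $\binom{a+b}{a}$ members with $|A_i|=a$, $|B_i|=b$: there is no saving at all. For the family of all words of length $N$ the sum in \eqref{eq:main} is $(1+\eta)^N(p+q)^N>1$.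
\end{example}

\begin{example}[$p$ near $0$]\label{ex:star}
For the system \eqref{eq:star} and $p=\frac1{r+1}$ the sum in \eqref{eq:main} is $(1+\eta)^{r+1}(\frac r{r+1})^r\ge(1+\eta)^{r+1}/e$. So $\eta(\lambda)$ must tend to $0$ with $\lambda$.
\end{example}

The proof of strictness looks at one point $X$. Here is the same argument in an averaged form, which is the form that can be made quantitative. Suppose again that the subcubes cover the cube, and fix $v$ in some $A_i$. Reveal the coordinates of the random point $X$ other than $v$ one at a time. Given what has been revealed, let $\xi$, $\zeta$, $c$ be the conditional probabilities that $X$ lies in a subcube $F_i$ with $v\in A_i$, with $v\in B_i$, and with $v\notin A_i\cup B_i$.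
\begin{itemize}
\item \emph{Conservation.} The expected value of $\xi$ is the same at all times, and it is positive at the start.
\item \emph{Balance.} Conditioning further on $v\in X$ or on $v\notin X$, the point is still covered with probability $1$. Thus $\xi/p+c=1=\zeta/q+c$, and $\xi/p=\zeta/q$.
\item \emph{Extinction.} If $\xi>0$, then $\zeta>0$, so there are members $i,j$ with $v\in A_i\cap B_j$, both consistent with the revealed coordinates. An element $u\in A_j\cap B_i$ is different from $v$, and it has not been revealed, since its value would have excluded $i$ or $j$. So once all coordinates other than $v$ are revealed, $\xi=0$.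
\end{itemize}
Conservation and extinction contradict each other.

To prove Theorem~\ref{thm:main} we need a substitute for the exact covering. A minimal counterexample provides one: after a bounded number of revealed coordinates its weight is always close to $1$ (Section~\ref{sec:minimal}). The error grows exponentially with the number of coordinates, so the contradiction has to be reached within a number of steps $T$ that does not depend on $|V|$. For this, $\xi$ must start above a fixed constant, and each revealed coordinate must change $\xi$ by a fixed amount $\theta$ (Section~\ref{sec:move}). A bounded quantity with nearly constant mean and with fluctuations of size $\theta$ cannot go on for long, since its second moment grows linearly (Section~\ref{sec:process}). Both the good starting element $v$ and the good next element $u$ are found with one tool: in a minimal counterexample only few elements of $V$ carry much weight (Section~\ref{sec:heavy}).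

\section{A minimal counterexample and its queries}\label{sec:minimal}

Fix $\lambda\in(0,\frac12]$. Let $\eta\in(0,\lambda/2]$ and $p\in[\lambda,1-\lambda]$; the value of $\eta$ is chosen in Section~\ref{sec:process}, and all constants introduced before that depend on $\lambda$ only. Put
\[
P=(1+\eta)p,\qquad Q=(1+\eta)q,\qquad\rho=1-\lambda/2 .
\]
Since $(1+\frac\lambda2)(1-\lambda)\le1-\frac\lambda2$ and $\eta\le\frac14$,
\begin{equation}\label{eq:PQ}
\lambda\le P,Q\le\rho<1,\qquad PQ\le\tfrac14(1+\eta)^2<\tfrac12 .
\end{equation}
The \emph{weight} of a member is $\mu_i=P^{|A_i|}Q^{|B_i|}$, the weight of a set of members is the sum of their weights, and $w(\mathcal R)$ denotes the weight of a whole system $\mathcal R$. Inequality \eqref{eq:main} says $w\le1$. A member \emph{uses} an element $u$ if $u\in A_i\cup B_i$, and a system uses $u$ if one of its members does. We shall apply the inequality $(1+\eta)^{-t}\ge(1-\eta)^t\ge1-t\eta$ for integers $t\ge0$.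

Suppose that some 1-cross intersecting system has weight greater than $1$, and let $\mathcal S=\{(A_i,B_i)\}_{i\in[m]}$ on $V$ be one for which the \emph{size} $\sum_i(|A_i|+|B_i|+1)$ is smallest. A single member has weight at most $1$, so $m\ge2$. Then all $A_i$ and $B_i$ are nonempty, and $\mu_i\le PQ<\frac12$ for every $i$.

To use minimality we need smaller 1-cross intersecting systems. Members can be discarded freely, and elements can be deleted, which raises weights, as long as no cross intersection of the remaining members is destroyed. If $I\subseteq[m]$ and $U\subseteq V$ satisfy $A_i\cap B_j\cap U=\emptyset$ for all $i,j\in I$, we call $\{(A_i\setminus U,B_i\setminus U)\}_{i\in I}$, on the same ground set $V$, a \emph{reduction} of $\mathcal S$. It is 1-cross intersecting, and the weight of member $i$ in it is $\mu_iP^{-|A_i\cap U|}Q^{-|B_i\cap U|}$. A reduction, given by $I'\subseteq I$ and $U'$, of this reduction is the reduction of $\mathcal S$ given by $I'$ and $U\cup U'$. A reduction is either $\mathcal S$ itself, or has smaller size and hence weight at most $1$.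

Revealing one coordinate of $X$ corresponds to the following operation. For a reduction $\mathcal R$ and $u\in V$, let $a_u,b_u,c_u$ be the weights in $\mathcal R$ of the members with $u\in A_i$, with $u\in B_i$, and not using $u$. To \emph{query $u$ with answer $1$} is to keep the members with $u\notin B_i$ and delete $u$; to query $u$ with answer $0$ is to keep the members with $u\notin A_i$ and delete $u$. The results $\mathcal R_{u=1}$ and $\mathcal R_{u=0}$ are reductions, of weights $a_u/P+c_u$ and $b_u/Q+c_u$. Since $p/P=q/Q=\frac1{1+\eta}$,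
\begin{equation}\label{eq:query}
p\,w(\mathcal R_{u=1})+q\,w(\mathcal R_{u=0})=\frac{a_u+b_u}{1+\eta}+c_u\ge\frac{w(\mathcal R)}{1+\eta}.
\end{equation}
For $\eta=0$ the weights are conditional probabilities and \eqref{eq:query} is an equality; for $\eta>0$ a query loses on average at most the factor $1+\eta$.

If $\mathcal S$ uses $u$, say in member $i$, then either answer discards member $i$ or shrinks it. So $\mathcal S_{u=1}$, $\mathcal S_{u=0}$ and all their reductions have weight at most $1$. By \eqref{eq:query}, $w(\mathcal S)\le1+\eta$, and therefore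
\begin{equation}\label{eq:54}
w(\mathcal R)\le1+\eta\le\tfrac54\qquad\text{for every reduction }\mathcal R .
\end{equation}

A \emph{state of depth $t$} is a reduction obtained from $\mathcal S$ by querying distinct elements $u_1,\dots,u_t$ one after the other, with given answers, where $u_1$ is used by $\mathcal S$ if $t\ge1$. The state of depth $0$ is $\mathcal S$. Numbers that are all at most $1$ and average almost $1$ are all close to $1$, provided that none of them enters the average with too small a coefficient. This is our substitute for the exact covering.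

\begin{lemma}\label{lem:states}
Every state $\sigma$ of depth $t\ge1$ satisfies $1-t\eta\lambda^{-t}\le w(\sigma)\le1$.
\end{lemma}

\begin{proof}
Keep the queried elements $u_1,\dots,u_t$ of $\sigma$ and let the answers vary. This gives states $\sigma_x$, $x\in\{0,1\}^t$, all of weight at most $1$ because $\mathcal S$ uses $u_1$. Let $\pi(x)=p^{k}q^{t-k}\ge\lambda^t$, where $k$ is the number of ones in $x$. Applying \eqref{eq:query} $t$ times gives $\sum_x\pi(x)w(\sigma_x)\ge(1+\eta)^{-t}w(\mathcal S)\ge1-t\eta$, that is, $\sum_x\pi(x)(1-w(\sigma_x))\le t\eta$. All terms are nonnegative, so $\lambda^t(1-w(\sigma))\le t\eta$.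
\end{proof}

The lemma holds for each state separately, so it also applies when each queried element is chosen depending on the earlier answers.

\section{Few heavy elements}\label{sec:heavy}

We shall meet sums of the form $\sum_u a_ub_u$ that are bounded below, and we want a single term that is bounded below. This needs a bound on the number of elements $u$ for which $a_u+b_u$ is large. Let $W_0$ be a set of $M$ such elements. If the members are split into classes within which no cross intersection lies in $W_0$, then deleting $W_0$ from a class gives a reduction. A member using $h$ elements of $W_0$ gains the factor $\rho^{-h}$, while each class still has weight at most $\frac54$. So the average of $h$ is at most of the order of the logarithm of the number of classes. Sorting the members by their traces $(A_i\cap W_0,B_i\cap W_0)$ gives $3^M$ classes and the useless bound $h=O(M)$. The condition $|A_i\cap B_j|\le1$ allows far fewer classes. They are produced by Yannakakis's protocol, which we describe in full.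

\begin{lemma}\label{lem:classes}
Let $\{(A_i,B_i)\}_{i\in I}$ be a 1-cross intersecting system on $V$, and let $W_0\subseteq V$ with $M=|W_0|\ge1$. Then $I$ can be partitioned into at most $(2M+1)^{1+\log_2M}$ classes such that $A_i\cap B_j\cap W_0=\emptyset$ whenever $i,j$ are in the same class.
\end{lemma}

\begin{proof}
Let $G$ be the graph on $V$ in which $u\ne u'$ are adjacent if $\{u,u'\}\subseteq A_i$ for some $i$, and let $N(u)$ be the set of neighbors of $u$. Every $A_i$ is a clique. Every $B_j$ is an independent set: if $u\neq u'$ lie in $B_j$ and in $A_i$, then $i\ne j$ and $|A_i\cap B_j|\ge2$. Thus a vertex $x\in A_i$ confines $A_i\setminus\{x\}$ to the neighbors of $x$, and a vertex $x\in B_j$ confines $B_j\setminus\{x\}$ to the non-neighbors of $x$. Each member announces such vertices, as long as this halves the set $W$ of places where a cross intersection is still possible.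

Fix a linear order of $V$. To each $i\in I$ assign a \emph{transcript}: start with $W=W_0$ and repeat the following.
\begin{enumerate}
\item[(a)] If some $x\in A_i\cap W$ has $|W\cap N(x)|\le|W|/2$, take the first such $x$, record $(x,A)$, and replace $W$ by $W\cap N(x)$.
\item[(b)] Otherwise, if some $x\in B_i\cap W$ has $|W\setminus(N(x)\cup\{x\})|\le|W|/2$, take the first such $x$, record $(x,B)$, and replace $W$ by $W\setminus(N(x)\cup\{x\})$.
\item[(c)] Otherwise stop.
\end{enumerate}
After $s$ recorded steps $|W|\le M/2^s$, and a further step needs $W\ne\emptyset$, so there are at most $1+\lfloor\log_2M\rfloor$ steps. Each record is one of $2M$ symbols; padding short transcripts with a blank symbol shows that there are at most $(2M+1)^{1+\log_2M}$ transcripts. The classes are the sets of members with the same transcript. The transcript determines all the sets $W$.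

Let $i,j$ have the same transcript and suppose $u\in A_i\cap B_j\cap W_0$. Either $u$ leaves $W$ at some step, or it lies in the final $W$.
\begin{itemize}
\item Suppose $u$ leaves at a step $(x,A)$. Then $x\in A_i\cap A_j$ and $u\notin N(x)$. If $u=x$, then $x\in A_j\cap B_j$. If $u\ne x$, then $u,x$ are nonadjacent vertices of the clique $A_i$. Both are impossible.
\item Suppose $u$ leaves at a step $(x,B)$. Then $x\in B_i\cap B_j$ and $u\in N(x)\cup\{x\}$. If $u=x$, then $x\in A_i\cap B_i$. If $u\in N(x)$, then $u,x$ are adjacent vertices of the independent set $B_j$. Both are impossible.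
\item Suppose $u$ lies in the final $W$. Since (a) fails for $i$, we have $|W\cap N(u)|>|W|/2$. Since (b) fails for $j$, we have $|W\setminus(N(u)\cup\{u\})|>|W|/2$. These are disjoint subsets of $W$, which is impossible. \qedhere
\end{itemize}
\end{proof}

\begin{lemma}\label{lem:few}
There is $C_1=C_1(\lambda)\ge1$ with the following property. Let $\mathcal R$ be a reduction of $\mathcal S$ with $w(\mathcal R)\ge\frac12$, and for integers $t\ge0$ put $H_t=\{u\in V:a_u+b_u\ge2^{-t}\}$ and $K_t=\sum_{u\in H_t}(a_u+b_u)$. Then $K_t\le C_1(t+1)^2$ and $|H_t|\le C_12^t(t+1)^2$.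
\end{lemma}

\begin{proof}
Write $A_i,B_i,\mu_i$ for the sets and weights of $\mathcal R$, and $w=w(\mathcal R)\in[\frac12,\frac54]$. Let $M=|H_t|$. Each element of $H_t$ contributes at least $2^{-t}$ to $K_t$, so $M\le2^tK_t$, and it suffices to bound $K_t$. We may assume $K_t\ge1$; then $M\ge1$.

Apply Lemma~\ref{lem:classes} to $\mathcal R$ with $W_0=H_t$. Each class, with $H_t$ deleted, is a reduction of $\mathcal S$ and has weight at most $\frac54$ by \eqref{eq:54}. If member $i$ uses $h_i$ elements of $H_t$, its weight after the deletion is at least $\mu_i\rho^{-h_i}$ by \eqref{eq:PQ}. Summing over the classes and using $2M+1\le4M$,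
\[
\sum_i\mu_i\rho^{-h_i}\le\tfrac54(4M)^{1+\log_2M}.
\]
Counting pairs (member, used element of $H_t$) gives $\sum_i\mu_ih_i=K_t$. The function $h\mapsto\rho^{-h}$ is convex, so Jensen's inequality with the coefficients $\mu_i/w$ bounds the left side below by $w\rho^{-K_t/w}$. Put $\ell=1+\log_2M\ge1$. Using $w\ge\frac12$, taking logarithms, and then using $w\le\frac54$,
\[
K_t\le\frac{5/4}{\log_2(1/\rho)}\Bigl[\log_2\tfrac52+\ell(\ell+1)\Bigr]\le\frac{5/4}{\log_2(1/\rho)}\bigl[2\ell^2+2\ell^2\bigr]=C_0\,\ell^2,\qquad C_0=\frac5{\log_2(1/\rho)} .
\]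
Now the two inequalities between $M$ and $K_t$ are played against each other. Let $y=\sqrt{K_t}\ge1$. From $M\le2^ty^2$ we get $y\le\sqrt{C_0}\,(1+t+2\log_2y)$. Choose $D\ge0$, depending on $C_0$ only, with $2\log_2y\le\frac y{2\sqrt{C_0}}+D$ for all $y\ge1$. Then $y\le\sqrt{C_0}(1+t+D)+\frac y2$, so $y\le2\sqrt{C_0}(1+D)(t+1)$. Take $C_1=\max\{1,4C_0(1+D)^2\}$.
\end{proof}

The bound $K_t=O(t^2)$ is summable against $2^{-t}$, so light elements contribute little to $\sum_ua_ub_u$. Put
\[
\tau(t)=C_1\sum_{r>t}2^{-r-1}(r+1)^2,
\]
the tail of a convergent series. For $s>0$ let $t(s)$ be the least integer $t\ge0$ with $\tau(t)\le s$, and put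
\[
M(s)=C_12^{t(s)}(t(s)+1)^2\ge1,\qquad\varphi(s)=\frac{4s}{5M(s)}\in\bigl(0,\tfrac45s\bigr].
\]
The function $\varphi$ depends on $\lambda$ only. The next lemma is the form in which this section is used.

\begin{lemma}\label{lem:pigeon}
Let $\mathcal R$ be a reduction of $\mathcal S$ with $w(\mathcal R)\ge\frac12$, let $0\le x_u\le a_u$ and $0\le y_u\le b_u$ for $u\in V$, and let $s>0$. If $\sum_ux_uy_u\ge2s$, then some $u$ has $x_u\ge\varphi(s)$ and $y_u\ge\varphi(s)$.
\end{lemma}

\begin{proof}
Let $t=t(s)$. An element $u\notin H_t$ with $a_u+b_u>0$ satisfies $2^{-r}\le a_u+b_u<2^{-r+1}$ for exactly one $r>t$. Then $u\in H_r$ and $a_ub_u\le\frac14(a_u+b_u)^2\le2^{-r-1}(a_u+b_u)$. By Lemma~\ref{lem:few},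
\[
\sum_{u\notin H_t}x_uy_u\le\sum_{u\notin H_t}a_ub_u\le\sum_{r>t}2^{-r-1}K_r\le\tau(t)\le s .
\]
Hence the at most $M(s)$ elements of $H_t$ contribute at least $s$, and some $u$ has $x_uy_u\ge s/M(s)$. Both factors are at most $w(\mathcal R)\le\frac54$, so both are at least $\varphi(s)$.
\end{proof}

The first application gives the starting element. Put $\delta=\frac12\varphi(\frac14)$, so that $0<\delta\le\frac1{10}$.

\begin{lemma}\label{lem:v}
There is $v\in V$ with $a_v\ge2\delta$ in $\mathcal S$.
\end{lemma}

\begin{proof}
In $\mathcal S$ we have $\sum_ua_ub_u=\sum_{i,j}\mu_i\mu_j|A_i\cap B_j|$, so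
\begin{equation}\label{eq:first}
\sum_ua_ub_u=\sum_{i\ne j}\mu_i\mu_j=w(\mathcal S)^2-\sum_i\mu_i^2\ge w(\mathcal S)\bigl(w(\mathcal S)-\max_i\mu_i\bigr)\ge\tfrac12 .
\end{equation}
Apply Lemma~\ref{lem:pigeon} to $\mathcal S$ with $x_u=a_u$, $y_u=b_u$, $s=\frac14$.
\end{proof}

\section{A query that moves the weight at $v$}\label{sec:move}

Fix $v$ as in Lemma~\ref{lem:v}; it is used by $\mathcal S$. For a state $\sigma$ in which $v$ has not been queried, let $\xi(\sigma)$ and $\zeta(\sigma)$ be the values of $a_v$ and $b_v$ in $\sigma$. Put
\[
\theta=\varphi(\lambda\delta^2/4),\qquad\varepsilon=\theta/4 .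
\]
Then $\theta\le\lambda\delta^2/5\le\delta$, so $\varepsilon\le\delta/4\le\frac1{40}$. In this section $T\ge1$ is an integer with
\begin{equation}\label{eq:depth}
(T+1)\,\eta\,\lambda^{-(T+1)}\le\varepsilon .
\end{equation}
By Lemma~\ref{lem:states}, every state of depth between $1$ and $T+1$ has weight in $[1-\varepsilon,1]$. If $\sigma$ has depth at most $T$ and $v$ has not been queried, then $\sigma_{v=1}$ and $\sigma_{v=0}$ are such states, with weights $\xi(\sigma)/P+c_v$ and $\zeta(\sigma)/Q+c_v$. This gives the approximate balance
\begin{equation}\label{eq:balance}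
\bigl|\xi(\sigma)/P-\zeta(\sigma)/Q\bigr|\le\varepsilon .
\end{equation}

We look for a query $u$ whose two answers lead to different values of $\xi$. As in the extinction step, the candidates are the elements of $A_j\cap B_i$ for members with $v\in A_i\cap B_j$. An example shows what can happen.

\begin{example}\label{ex:C5move}
Take the 5-cycle \eqref{eq:C5} with $P=Q$, so that all members have the same weight $\mu$, and $v=0$. Members $0,4$ have $v\in A_i$ and members $1,3$ have $v\in B_j$, so $\xi=\zeta=2\mu$. The reverse intersections are $A_1\cap B_0=\{2\}$, $A_3\cap B_0=\{4\}$, $A_1\cap B_4=\{1\}$, $A_3\cap B_4=\{3\}$.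

Query $u=2$. It lies in $B_0$ and is not used by member $4$. Answer $1$ gives $\xi=\mu$ and answer $0$ gives $\xi=\mu/Q+\mu$: the query moves $\xi$.

Query $u=1$. It lies in $A_0$ and in $B_4$. Answer $1$ gives $\xi=\mu/P$ and answer $0$ gives $\xi=\mu/Q$, the same value: the two effects cancel. But $u,v\in A_0$ forbids $u,v\in B_j$, so no cancellation can occur for $\zeta$. Indeed $1\in A_1$ and member $3$ does not use $1$, so $\zeta=\mu/P+\mu$ after answer $1$ and $\zeta=\mu$ after answer $0$.
\end{example}

So one of $\xi,\zeta$ moves. In the minimal counterexample, \eqref{eq:balance} ties $\xi$ to $\zeta$ and converts a move of $\zeta$ into a move of $\xi$.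

\begin{lemma}\label{lem:move}
Assume \eqref{eq:depth}. Let $\sigma$ be a state of depth at most $T-1$ in which $v$ has not been queried and $\xi(\sigma)\ge\delta$. Then there is an element $u\ne v$, used by $\sigma$ and hence not yet queried, such that $\xi_1=\xi(\sigma_{u=1})$ and $\xi_0=\xi(\sigma_{u=0})$ satisfy
\[
|\xi_1-\xi_0|\ge\theta/2,\qquad p\,\xi_1+q\,\xi_0\ge\frac{\xi(\sigma)}{1+\eta}.
\]
\end{lemma}

\begin{proof}
All sets and weights are those of $\sigma$; write $\xi,\zeta$ for $\xi(\sigma),\zeta(\sigma)$. By \eqref{eq:balance} and \eqref{eq:PQ}, $\zeta\ge Q(\xi/P-\varepsilon)\ge\lambda(\xi-\varepsilon)\ge\lambda\delta/2$, so $\xi\zeta\ge\lambda\delta^2/2$. For $u\ne v$, let $\alpha_A(u),\alpha_B(u),\alpha_c(u)$ be the weights of the members with $v\in A_i$ and, respectively, $u\in A_i$, $u\in B_i$, $u$ not used; let $\beta_A(u),\beta_B(u),\beta_c(u)$ be the same weights for the members with $v\in B_i$.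

If $v\in A_i$ and $v\in B_j$, then $i\ne j$, so $|A_j\cap B_i|=1$, and the common element is not $v$ because $v\notin A_j$. Summing $\mu_i\mu_j$ over all such pairs $(i,j)$,
\begin{equation}\label{eq:second}
\sum_{u\ne v}\beta_A(u)\,\alpha_B(u)=\xi\zeta\ge\lambda\delta^2/2 .
\end{equation}
We have $w(\sigma)\ge1-\varepsilon\ge\frac12$, also for $\sigma=\mathcal S$. Apply Lemma~\ref{lem:pigeon} with $x_u=\beta_A(u)\le a_u$ and $y_u=\alpha_B(u)\le b_u$ for $u\ne v$, with $x_v=y_v=0$, and with $s=\lambda\delta^2/4$. It gives $u\ne v$ with $\beta_A(u)\ge\theta$ and $\alpha_B(u)\ge\theta$. This $u$ is used by $\sigma$, so $\sigma_{u=1}$ and $\sigma_{u=0}$ are states of depth at most $T$ in which $v$ has not been queried. Dropping the argument $u$ and writing $\zeta_1,\zeta_0$ for their values of $\zeta$,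
\[
\xi_1=\frac{\alpha_A}P+\alpha_c,\qquad\xi_0=\frac{\alpha_B}Q+\alpha_c,\qquad\zeta_1=\frac{\beta_A}P+\beta_c,\qquad\zeta_0=\frac{\beta_B}Q+\beta_c .
\]
Since $\xi=\alpha_A+\alpha_B+\alpha_c$, we get $p\xi_1+q\xi_0=\frac{\alpha_A+\alpha_B}{1+\eta}+\alpha_c\ge\frac\xi{1+\eta}$.

Next, $\alpha_A\beta_B=0$: otherwise there are $i,j$ with $\{u,v\}\subseteq A_i\cap B_j$, so that $i\ne j$ and $|A_i\cap B_j|\ge2$. If $\alpha_A=0$, then $\xi_0-\xi_1=\alpha_B/Q\ge\theta$. If $\beta_B=0$, then $\zeta_1-\zeta_0=\beta_A/P$. Subtracting \eqref{eq:balance} for the two new states gives $\frac{\xi_1-\xi_0}P\ge\frac{\zeta_1-\zeta_0}Q-2\varepsilon$, hence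
\[
\xi_1-\xi_0\ge\frac{\beta_A}Q-2\varepsilon P\ge\theta-2\varepsilon=\frac\theta2 . \qedhere
\]
\end{proof}

\section{The random query process}\label{sec:process}

We now choose the remaining constants. A move of size $\theta/2$ will raise the second moment of $\xi$ by about $\kappa$ per step, and $T$ is chosen so large that the process is unlikely to last $T$ steps. Put
\[
\kappa=\frac{\lambda\theta^2}{16},\qquad T=\Bigl\lceil\frac{10}{\kappa\delta}\Bigr\rceil,\qquad\eta=\frac{\varepsilon\,\lambda^{T+1}}{T+1}.
\]
The numbers $\delta,\theta,\varepsilon,\kappa,T,\eta$ are defined in this order from $\lambda$ and $\varphi$, so they depend on $\lambda$ only, not on $p$ or $\mathcal S$. Condition \eqref{eq:depth} holds with equality, and from $\varepsilon\le\frac1{40}$ we get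
\[
\eta\le\varepsilon\lambda\le\frac\lambda2,\qquad T\eta\le\varepsilon\le\frac18,\qquad\eta\le\frac\varepsilon T\le\frac{\varepsilon\kappa\delta}{10}\le\frac\kappa4 .
\]

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Suppose that \eqref{eq:main} fails for this $\eta$ and some $p\in[\lambda,1-\lambda]$, and take $\mathcal S$ and $v$ as above. Define random states $\sigma_0=\mathcal S,\sigma_1,\dots,\sigma_T$ and $Z_t=\xi(\sigma_t)$ as follows. For $t<T$, if $Z_t<\delta$ let $\sigma_{t+1}=\sigma_t$. If $Z_t\ge\delta$, query the element $u$ that Lemma~\ref{lem:move} provides for $\sigma_t$, with answer $1$ with probability $p$ and answer $0$ with probability $q$. The lemma applies because $\sigma_t$ has depth at most $t\le T-1$ and $v$ is never queried. We have $Z_0\ge2\delta$ by Lemma~\ref{lem:v} and $0\le Z_t\le\frac54$ by \eqref{eq:54}.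

\emph{The mean is almost conserved.} In both cases $\mathbb E[Z_{t+1}\mid\sigma_t]\ge Z_t/(1+\eta)$. Hence
\[
\mathbb E[Z_T]\ge2\delta(1+\eta)^{-T}\ge2\delta(1-T\eta)\ge\tfrac74\delta .
\]

\emph{The second moment grows.} If $Z_t\ge\delta$, then with the notation of Lemma~\ref{lem:move},
\[
\mathbb E[Z_{t+1}^2\mid\sigma_t]=(p\xi_1+q\xi_0)^2+pq(\xi_1-\xi_0)^2\ge(1-2\eta)Z_t^2+\frac\lambda2\cdot\frac{\theta^2}4\ge Z_t^2-4\eta+2\kappa\ge Z_t^2+\kappa,
\]
where we used $pq\ge\lambda(1-\lambda)\ge\lambda/2$ and $2Z_t^2\le\frac{25}8\le4$. If $Z_t<\delta$, then $Z_{t+1}=Z_t$. Let $\pi=\Pr[Z_T\ge\delta]$. The event $Z_T\ge\delta$ implies $Z_t\ge\delta$ for all $t\le T$, so $\mathbb E[Z_{t+1}^2]\ge\mathbb E[Z_t^2]+\kappa\pi$ for every $t<T$. Therefore $\kappa T\pi\le\mathbb E[Z_T^2]\le2$, and $\pi\le\frac2{\kappa T}\le\frac\delta5$.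

\emph{Contradiction.} Splitting according to whether $Z_T<\delta$,
\[
\mathbb E[Z_T]\le\delta+\tfrac54\pi\le\tfrac54\delta<\tfrac74\delta . \qedhere
\]
\end{proof}

\begin{remark}\label{rem:hyp}
The upper bound $|A_i\cap B_j|\le1$ is used in Lemma~\ref{lem:classes}, to make $B_j$ independent, and in Lemma~\ref{lem:move}, to get $\alpha_A\beta_B=0$. In Example~\ref{ex:complete} every member uses all $2n$ elements, the opposite of the conclusion of Lemma~\ref{lem:few}. The lower bound $|A_i\cap B_j|\ge1$ is used for $\mu_i<\frac12$ and in \eqref{eq:first} and \eqref{eq:second}, and \eqref{eq:second} needs it for the reverse intersection of a pair that already meets in $v$. In Example~\ref{ex:tree}, with all words of length $N$, $\eta=0$ and $v$ the empty word, the left side of \eqref{eq:second} is $0$; the subcubes with $v\in A_i$ have union $\{X:v\in X\}$, so $\xi=p$ whatever else is revealed. The bound $\lambda\le p\le1-\lambda$ enters through $\lambda^{-t}$ in Lemma~\ref{lem:states}, through $\rho<1$ in Lemma~\ref{lem:few}, and through the lower bounds for $Q$ and $pq$.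
\end{remark}

\section{Products and consequences}\label{sec:products}

An ordinary direct product of two systems would create cross intersections of size $2$. Using a new copy of the second system for each member of the first avoids this.

\begin{lemma}\label{lem:product}
Let $\{(A_i,B_i)\}_{i\in I}$ and $\{(A'_j,B'_j)\}_{j\in J}$ be 1-cross intersecting. There is a 1-cross intersecting system, their \emph{product}, with members indexed by $I\times J$, in which member $(i,j)$ has sets of sizes $|A_i|+|A'_j|$ and $|B_i|+|B'_j|$. In particular $m(a+a',b+b',1)\ge m(a,b,1)\,m(a',b',1)$.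
\end{lemma}

\begin{proof}
For each $i\in I$ take a copy $\{(A^{(i)}_j,B^{(i)}_j)\}_{j\in J}$ of the second system, on ground sets disjoint from each other and from that of the first system. Let member $(i,j)$ be $(A_i\cup A^{(i)}_j,\,B_i\cup B^{(i)}_j)$. The first set of $(i,j)$ meets the second set of $(i',j')$ in $(A_i\cap B_{i'})\cup(A^{(i)}_j\cap B^{(i')}_{j'})$. For $i\ne i'$ this is $A_i\cap B_{i'}$, of size $1$. For $i=i'$ it is $A^{(i)}_j\cap B^{(i)}_{j'}$, of size $1$ if $j\ne j'$ and empty if $j=j'$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:range}]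
(a) Let $N=a+b$, $p=a/N\in[\lambda,1-\lambda]$, $q=b/N$ and $\eta=\eta(\lambda)$. Since $(1+\eta)p$ and $(1+\eta)q$ are less than $1$ by \eqref{eq:PQ}, a member with $|A_i|\le a$, $|B_i|\le b$ contributes at least $(1+\eta)^Np^aq^b$ to \eqref{eq:main}. Thus $m(a,b,1)\le(1+\eta)^{-N}p^{-a}q^{-b}$. The $N+1$ numbers $f_k=\binom Nkp^kq^{N-k}$ add up to $1$, and $f_{k+1}/f_k=\frac{(N-k)a}{(k+1)b}$ is greater than $1$ for $k<a$ and less than $1$ for $k\ge a$. So $f_a$ is the largest of them, $f_a\ge\frac1{N+1}$, and
\[
m(a,b,1)\le(N+1)(1+\eta)^{-N}\tbinom Na .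
\]
Choose $N_0=N_0(\lambda)\ge1$ with $(N+1)(1+\eta)^{-N}\le(1+\frac\eta2)^{-N}$ for all $N\ge N_0$, and define $c_1,c_2>0$ by $1-c_1=(1+\frac\eta2)^{-1}$ and $1-c_2=(\frac56)^{1/N_0}$. For $N\ge N_0$ the claim holds with $c_1$. For $N<N_0$ it holds with $c_2$, by \eqref{eq:KMN} and $\frac56=(1-c_2)^{N_0}\le(1-c_2)^N$; only here is $a,b\ge2$ used. Take $c=\min(c_1,c_2)$.

(b) By symmetry let $a\le b$, and put $x=b/a\ge1$ and $r=\lfloor x\rfloor$. The product of $a$ copies of the system \eqref{eq:star} has $(r+1)^a$ members, with sets of sizes $a$ and $ar\le b$. Hence $m(a,b,1)\ge(r+1)^a\ge x^a\ge(\frac{1+x}2)^a$. On the other hand $e^a\ge a^a/a!$ gives $\binom{a+b}a\le\frac{(a+b)^a}{a!}\le(\frac{e(a+b)}a)^a=(e(1+x))^a$. Dividing, $m(a,b,1)\ge(2e)^{-a}\binom{a+b}a$.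

(c) If the lower limit is positive, take $\lambda\in(0,\frac12]$ below it. Eventually $\min(a,b)\ge\lambda(a+b)\ge2$, and (a) applies. Conversely, if the ratio is eventually at most $(1-c)^{a+b}$ with $0<c<1$, then (b) gives $(2e)^{-\min(a,b)}\le(1-c)^{a+b}$, that is, $\frac{\min(a,b)}{a+b}\ge\frac{\ln(1/(1-c))}{\ln(2e)}>0$ eventually.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:limit}]
Fekete's lemma states that if real numbers $x_n$ satisfy $x_{n+n'}\ge x_n+x_{n'}$ for all $n,n'\ge1$, then $x_n/n$ tends to $\sup_nx_n/n$. By Lemma~\ref{lem:product} it applies to $x_n=\ln m(n,n,1)$, so $L$ exists and equals the supremum. The 5-cycle gives $L\ge m(2,2,1)^{1/2}=\sqrt5$, and Corollary~\ref{cor:answer} gives $L\le C<4$.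

Call $z\in(0,1]$ \emph{valid} if $\sum_iz^{|A_i|+|B_i|}\le1$ for all 1-cross intersecting systems. We show that $z$ is valid if and only if $L\le z^{-2}$. The valid numbers then form the interval $(0,L^{-1/2}]\subseteq(0,1]$, so $z_*$ exists and $L=z_*^{-2}$.

If $z$ is valid, then $m(n,n,1)z^{2n}\le1$ for all $n$, so $L\le z^{-2}$. Suppose $z$ is not valid, and take a system with $\gamma=\sum_iz^{|A_i|+|B_i|}>1$; let $k=\max_i(|A_i|+|B_i|)$. In the product of $r$ copies of it, let $m_{s,t}$ be the number of members with $|A|=s$ and $|B|=t$. Sizes add under products, so $\sum_{s,t}m_{s,t}z^{s+t}=\gamma^r$. Only pairs with $0\le s,t\le rk$ occur, so some term is at least $\gamma^r/(rk+1)^2$, which exceeds $1$ for large $r$. Fix such $r$ and $(s,t)$ with $m_{s,t}z^{s+t}>1$. Two members $(\emptyset,\emptyset)$ cannot coexist, so $m_{0,0}\le1$, and therefore $n=s+t\ge1$. The $m_{s,t}$ members of type $(s,t)$ form a 1-cross intersecting system, and its product with its transpose has $m_{s,t}^2$ members with both sets of size $n$. Since $L$ is the supremum,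
\[
L^n\ge m(n,n,1)\ge m_{s,t}^2>z^{-2n},
\]
so $L>z^{-2}$.
\end{proof}

\begin{thebibliography}{1}
\bibitem{source} \emph{Cross Intersecting Systems in Extremal Combinatorics}, \texttt{https://www.emergentmind.com/topics/cross-intersecting-system}.
\end{thebibliography}
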